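# Cancellable abelian groups, and why their index set is not $\Pi^1_2$-complete

All groups are abelian, maps act on the left, and we work in ZFC. We write $\mathfrak c=2^{\aleph_0}$, "countable" includes finite, $G[m]=\{x\in G: mx=0\}$, and $D(G)$ is the largest divisible subgroup of $G$. A group is reduced if $D(G)=0$. $\mathbb Z(p^n)$ is the cyclic group of order $p^n$, $\mathbb Z_p$ is the ring of $p$-adic integers, and $\hat{\mathbb Z}=\prod_p\mathbb Z_p$. Matrices act on columns: a row $(\alpha,\beta)$ on $A\oplus G$ is the map $(x,g)\mapsto \alpha(x)+\beta(g)$.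

## 1. Counting quantifiers gives $\Pi^1_2$; small groups give less

A group $A$ is *cancellable* if $A\oplus G\cong A\oplus H$ implies $G\cong H$, for all groups $G,H$ of arbitrary cardinality. Fix a standard enumeration $(\mathcal A_e)_{e\in\omega}$ of the computable structures in the language of groups, and let
$$I=\{e\in\omega:\mathcal A_e\text{ is a cancellable abelian group}\}.$$
How complicated is $I$?

Recall the scale. A set $S\subseteq\omega$ is $\Pi^1_1$ if $n\in S\iff\forall z\in\omega^\omega\,\Phi(n,z)$ with $\Phi$ arithmetical, and $\Pi^1_2$ if $n\in S\iff\forall w\,\exists z\,\Phi(n,w,z)$; $\Sigma^1_1,\Sigma^1_2$ are the dual classes and $\Delta^1_2=\Sigma^1_2\cap\Pi^1_2$. These classes are closed under number quantifiers, under $\wedge,\vee$, and under $m$-reductions (preimages by computable functions). The hierarchy theorem gives a $\Pi^1_2$ set that is not $\Sigma^1_2$. Fix a complete $\Pi^1_1$ set $\mathcal O$. Every $\Sigma^1_1$ or $\Pi^1_1$ relation on $\omega$ is computable from $\mathcal O$, uniformly in an index. A set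 is $\Pi^1_1(\mathcal O)$ if it has a definition $\forall z\,\Phi(n,z,\mathcal O)$ with $\Phi$ arithmetical.

The answer one would first guess comes from reading the definition. If $G$ and $H$ were only countable, one would write: for all $G,H$ and every isomorphism $A\oplus G\to A\oplus H$, there is an isomorphism $G\to H$. This has the form $\forall\exists$ over $\omega^\omega$, so it is $\Pi^1_2$, and nothing in sight simplifies it. The guess is that $I$ is $\Pi^1_2$ $m$-complete: $I$ is $\Pi^1_2$, and every $\Pi^1_2$ set is $m$-reducible to $I$. This is the conjecture that we discuss; the source of the problem is "Characterizations of cancellable groups" (doi:10.1090/proc/14546). Since $G,H$ have arbitrary cardinality, even the upper bound is not evident. Two facts may be quoted.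

(i) The index set of the cancellable rank 1 torsion-free groups is $\Pi^0_4$ $m$-complete.

(ii) For arbitrary computable abelian groups, cancellation is $\Pi^1_1$ $m$-hard: every $\Pi^1_1$ set is $m$-reducible to $I$.

Let us test the guess by hand. Call $A$ *$\mathfrak c$-cancellable* if the implication $A\oplus G\cong A\oplus H\Rightarrow G\cong H$ holds for all $G,H$ of size at most $\mathfrak c$.

**Lemma 1.1.** (a) $A\oplus A'$ is cancellable iff $A$ and $A'$ both are. For countable $A,A'$ the same holds for $\mathfrak c$-cancellable. (b) If $A\cong A\oplus Y$ with $Y\neq0$, then $A$ is not cancellable; if moreover $|Y|\le\mathfrak c$, then it is not $\mathfrak c$-cancellable.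

*Proof.* (a) If both are cancellable and $A\oplus A'\oplus G\cong A\oplus A'\oplus H$, cancel $A$ and then $A'$. Conversely, if $A\oplus G\cong A\oplus H$, add $A'$ and cancel $A\oplus A'$. With $A,A'$ countable, all groups used have size $\le\mathfrak c$ when $G,H$ have. (b) Take $G=0$, $H=Y$. $\square$

**Lemma 1.2 (Cohn; Walker).** $\mathbb Z$ is cancellable.

*Proof.* Let $X=\langle a\rangle\oplus G=\langle b\rangle\oplus H$ with $a,b$ of infinite order, and $K=G\cap H$. Then $G/K$ embeds in $X/H\cong\mathbb Z$ and $H/K$ embeds in $X/G\cong\mathbb Z$. If both are nonzero, both are isomorphic to $\mathbb Z$, the quotient maps split, and $G\cong K\oplus\mathbb Z\cong H$. Otherwise let, say, $G=K\subseteq H$. Then $H/G$ is a subgroup of $X/G\cong\mathbb Z$ with quotient $X/H\cong\mathbb Z$; this forces $H/G=0$, so $G=H$. $\square$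

So a countable free group is cancellable iff its rank is finite: a finite rank works by the two lemmas, and for infinite rank $F\cong F\oplus\mathbb Z$. Similarly, a divisible group in which $\mathbb Q$, or some $\mathbb Z(p^\infty)$, occurs infinitely often absorbs one more copy and is not cancellable; Section 2 shows that the other countable divisible groups are cancellable. In these two classes the criterion is arithmetical: "there is $r$ such that any $r+1$ elements are dependent", "each $A[p]$ is finite". In the rank 1 class fact (i) gives an arithmetical bound too. In none of these cases does a quantifier over $G$ and $H$ survive. The guess is under suspicion, and it is in fact wrong.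

## 2. Stable range one, the two theorems, and a row that cancellation does not see

**Definition.** A ring $E$ with $1$ has *sr1* (stable range one) if $\alpha a+fb=1$ in $E$ implies that $\alpha+fy$ is a unit for some $y\in E$.

By a theorem of Bass, semilocal rings have sr1; examples are finite rings, $M_n(\mathbb Q)$ and $M_n(\mathbb Z_p)$. Clearly sr1 passes to products. The ring $\mathbb Z$ does not have sr1: $2\cdot3+5\cdot(-1)=1$, but $2+5y$ is never $\pm1$. Here is a second negative example. The units of $\mathbb Z[1/2]$ are $\pm2^k$, and $3\cdot 6+17\cdot(-1)=1$. If $3+17y=\pm2^k$ with $y\in\mathbb Z[1/2]$, then $3\equiv\pm2^k$ in $\mathbb Z[1/2]/17=\mathbb F_{17}$. But $2\equiv6^2$ and $-1\equiv4^2$ are squares mod $17$, while the nonzero squares are $1,4,9,16,8,2,15,13$ and $3$ is not among them. So $\mathbb Z[1/2]$ does not have sr1.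

We use one matrix identity throughout. For $\alpha\in\mathrm{End}(A)$, $\beta:G\to A$, $\gamma:A\to G$,
$$\begin{pmatrix}\alpha&\beta\\\gamma&1\end{pmatrix}=\begin{pmatrix}1&\beta\\0&1\end{pmatrix}\begin{pmatrix}\alpha-\beta\gamma&0\\0&1\end{pmatrix}\begin{pmatrix}1&0\\\gamma&1\end{pmatrix}.\tag{2.1}$$
So the matrix on the left is an automorphism of $A\oplus G$ iff $\alpha-\beta\gamma$ is a unit of $\mathrm{End}(A)$.

**Theorem 2.1 (Evans).** If $\mathrm{End}(A)$ has sr1, then $A$ is cancellable.

*Proof.* Let $A\oplus G\cong A\oplus H$. Following the isomorphism by the projection to $A$ we get $\rho=(\alpha,\beta):A\oplus G\to A$ with $\ker\rho\cong H$, and $\rho$ has a section $\binom ab$, so $\alpha a+\beta b=1$. Apply sr1 to $\alpha a+(\beta b)\cdot1=1$: there is $y$ with $\alpha+\beta by$ a unit. By (2.1), $M=\begin{pmatrix}\alpha&\beta\\-by&1\end{pmatrix}$ is an automorphism of $A\oplus G$. Its first row is $\rho$, so $H\cong\ker\rho=M^{-1}(0\oplus G)\cong G$. $\square$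

For example, finite groups are cancellable. So is $\bigoplus_p\mathbb Z(p)$, whose endomorphism ring is $\prod_p\mathbb F_p$. So is the group $\mathbb Z_{(p)}$ of rationals with denominator prime to $p$, whose endomorphism ring is the local ring $\mathbb Z_{(p)}$. The groups $\mathbb Q^r$ and $\bigoplus_p\mathbb Z(p^\infty)^{r_p}$ with all $r,r_p$ finite have endomorphism rings $M_r(\mathbb Q)$ and $\prod_pM_{r_p}(\mathbb Z_p)$, so they are cancellable, and by Lemma 1.1 so is their sum.

The converse of Evans' theorem fails for $\mathbb Z$. The main algebraic theorem says that, for countable groups, this is essentially the only failure.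

**Theorem 1.** Every countable $A$ is $D\oplus F\oplus B$ with $D=D(A)$, $F$ free, $B$ reduced and $\mathrm{Hom}(B,\mathbb Z)=0$. Put $R=\bigcap\{\ker h:h\in\mathrm{Hom}(A,\mathbb Z)\}$. Then $R=D\oplus B$, so $B\cong R/D$ and $F\cong A/R$. The group $A$ is cancellable iff

1. $F$ has finite rank;
2. $D$ has finite torsion-free rank and all $D[p]$ are finite;
3. $\mathrm{End}(B)$ has sr1.

Moreover, cancellability of $A$ need only be tested on $G,H$ of cardinality $\le\mathfrak c$.

**Theorem 2.** $I\in\Pi^1_1(\mathcal O)\subseteq\Delta^1_2$. Hence $I$ is $\Pi^1_2$ but not $\Pi^1_2$-hard, and the conjecture is false.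

For example, $\mathbb Z_{(p)}$ is cancellable and $\mathbb Z[1/2]$ is not (both are reduced with no nonzero map to $\mathbb Z$; divisibility by a prime shows the latter).

Most of the work is in one implication: if $A$ is countable, reduced, $\mathrm{Hom}(A,\mathbb Z)=0$, and $A$ is cancellable, then $\mathrm{End}(A)$ has sr1. The sensible first attempt is to run Evans' proof backwards. Let $\alpha a+fb=1$ and $\rho=(\alpha,f):A\oplus A\to A$, with $H=\ker\rho$. Then $A\oplus A\cong A\oplus H$, so cancellation gives $H\cong A$, and this isomorphism completes $(\alpha,f)$ to an automorphism of $A\oplus A$. But that is all it gives. For $A=\mathbb Z[1/2]$ and the row $(3,17)$ we have $\ker\rho=A\cdot(17,-3)\cong A$, and the row is completed to $\begin{pmatrix}3&17\\1&6\end{pmatrix}$ of determinant $1$. No contradiction arises, although $3+17y$ is never a unit. The attempt stops because cancellation yields an isomorphism over which we have no control.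

What control would suffice? Let $X_0=A\oplus G_0$, let $\rho=(\alpha,\beta):X_0\to A$ have a section $\sigma$, and put $H_0=\ker\rho$, $K_0=G_0\cap H_0=\ker\beta$. An isomorphism $\theta_0:G_0\to H_0$ gives the automorphism $\Theta(x,g)=\sigma(x)+\theta_0(g)$ of $X_0$, with $\rho\Theta(x,g)=x$; so $\rho$ is the first row of $\Theta^{-1}=\begin{pmatrix}\alpha&\beta\\\gamma&\delta\end{pmatrix}$. Suppose that $\beta$ is onto and that $\theta_0$ is the identity on $K_0$. Then $\delta$ is the identity on $K_0=\ker\beta$, so $\delta-1=\eta\beta$ for some $\eta:A\to G_0$. Subtracting $\eta$ times row 1 from row 2 turns the lower right entry into $1$, and (2.1) shows that $\alpha+\beta\zeta$ is a unit for some $\zeta$. In the example above this is void: with $G_0=A$ and $\beta=17$ we have $K_0=0$, and $\beta$ is not onto.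

So two things are needed: a larger $G_0$ with $\beta$ onto, and a way to force the isomorphism to be the identity on $K_0=G_0\cap H_0$. The second is the key idea. Glue onto $K_0$ an uncountable group $K_1\supseteq K_0$, and compare $G_1=G_0+K_1$ with $H_1=H_0+K_1$. If $K_1$ is rigid enough, every isomorphism $G_1\to H_1$ can be corrected so that it maps $G_0$ to $H_0$ and is $\pm1$ on $K_0$ up to a bounded error. This is why we need groups of size $\mathfrak c$.

## 3. Splitting off free and homocyclic summands; pure extension of bounded maps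

We recall textbook facts. Specker: countable subgroups of $\mathbb Z^\omega$ are free. A subgroup $K\le G$ is *pure* if $K\cap nG=nK$ for all $n$ (summands are pure; $2\mathbb Z\le\mathbb Z$ is not). Kulikov: a bounded pure subgroup is a summand, where bounded means annihilated by some $m\ge1$.

**Lemma 3.1.** The decomposition in Theorem 1 exists, and $R=D\oplus B$.

*Proof.* Write $A=D\oplus A_r$ with $A_r$ reduced, and $B=\bigcap\{\ker h:h\in\mathrm{Hom}(A_r,\mathbb Z)\}$. For each nonzero element of the countable group $A_r/B$ choose one $h$ that does not kill it. These countably many $h$ embed $A_r/B$ in $\mathbb Z^\omega$, so $A_r/B$ is free by Specker and $A_r=F\oplus B$. A map $B\to\mathbb Z$ extends to $A_r$ by $0$ on $F$, so it vanishes on $B$ by the definition of $B$; thus $\mathrm{Hom}(B,\mathbb Z)=0$. As $\mathrm{Hom}(D,\mathbb Z)=0$, the maps $A\to\mathbb Z$ are those of $A_r$ extended by $0$, and $R=D\oplus B$. $\square$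

**Definition.** For a prime $p$ and $n\ge1$ let
$$U^p_n(G)=(p^{n-1}G\cap G[p])/(p^nG\cap G[p]).$$
This is an additive functor to $\mathbb F_p$-vector spaces, and it commutes with direct sums. For a map $h$ we write $h_U$ for the induced map. Every element of $U^p_n(G)$ is the class of some $p^{n-1}x$ with $p^nx=0$.

For example, $U^q_k(\mathbb Z(p^n))$ has dimension $1$ if $(q,k)=(p,n)$ and is $0$ otherwise: the socle of $\mathbb Z(p^n)$ lies in $p^{k-1}\mathbb Z(p^n)$ exactly for $k\le n$. On torsion-free groups all $U^p_n$ vanish.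

**Lemma 3.2.** (a) Let $x_i\in G$ with $p^nx_i=0$, and let the classes of the $p^{n-1}x_i$ be independent in $U^p_n(G)$. Then $C=\sum\langle x_i\rangle$ is a direct sum of copies of $\mathbb Z(p^n)$ and a summand of $G$. Hence, if $A$ is countable and $U^p_n(A)$ is infinite, then $A$ is not $\mathfrak c$-cancellable.

(b) Let all $U^p_n(A)$ be finite, and let finitely many primes $p$ with bounds $N_p$ be given. Then $A=C\oplus A'$ with $C$ a finite direct sum of groups $\mathbb Z(p^n)$, $n\le N_p$, and $U^p_n(A')=0$ for these $p$ and all $n\le N_p$.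

(c) Let $m=\prod p^{k_p}\geq 1$ and $U^p_n(G')=0$ for all $p\mid m$ and $n\le2k_p$. Then $G'[m]\subseteq mG'$. Hence $hh'=0$ for all $h,h'\in\mathrm{End}(G')$ with $mh=mh'=0$.

*Proof.* (a) The elements $p^{n-1}x_i$ are independent, even modulo $p^nG$; so each $x_i$ has order $p^n$, the socles $\langle p^{n-1}x_i\rangle$ are independent, and therefore the sum $C$ is direct. A nonzero element of $C[p]$ is a nontrivial combination of the $p^{n-1}x_i$, so it is not in $p^nG$. Thus the $p$-group $C\cap p^nG$ has zero socle and is $0$, and $C\to G/p^nG$ is injective. As $\mathbb Z/p^n$ is Noetherian and self-injective, the direct sum $C$ of copies of it is an injective $\mathbb Z/p^n$-module. So there is a retraction $G/p^nG\to C$, and $G\to G/p^nG\to C$ is a retraction of $G$ onto $C$. If $U^p_n(A)$ is infinite, an infinite independent family gives a summand $\mathbb Z(p^n)^{(\omega)}$ of $A$, so $A\cong A\oplus\mathbb Z(p^n)$; apply Lemma 1.1(b).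

(b) For one of the pairs $(p,n)$ lift a basis of $U^p_n(A)$ and split off the finite group $C_1$ from (a): $A=C_1\oplus A_1$. As $\dim U^p_n(C_1)=\dim U^p_n(A)$, we have $U^p_n(A_1)=0$. Repeat with $A_1$ and the next pair; vanishing is inherited by summands.

(c) Let $p\mid m$, $k=k_p$. The vanishing gives $G'[p]\subseteq p^{2k}G'$. We show $G'[p^j]\subseteq p^kG'$ for $j\le k$ by induction; $j=0$ is trivial. Let $p^jx=0$, $j\ge1$. Then $p^{j-1}x\in G'[p]$, say $p^{j-1}x=p^{2k}z$, so $x-p^{2k-j+1}z\in G'[p^{j-1}]\subseteq p^kG'$; since $2k-j+1>k$, also $x\in p^kG'$. Now let $x\in G'[p^k]$ and $m=p^km'$. Multiplication by $m'$ is bijective on $G'[p^k]$, so $x=m'x'$ with $x'\in G'[p^k]\subseteq p^kG'$, and $x\in mG'$. As $G'[m]=\bigoplus_pG'[p^{k_p}]$, we get $G'[m]\subseteq mG'$. Finally $h'(G')\subseteq G'[m]\subseteq mG'$ and $h(mG')=0$. $\square$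

**Lemma 3.3.** Let $K\le G$ be pure, $\psi:K\to L$ and $m\psi=0$ with $m\ge1$. Then $\psi$ extends to $\varphi:G\to L$ with $m\varphi=0$.

*Proof.* By purity $K/mK\to G/mG$ is injective. Its image is pure: let $ng-k\in mG$ with $k\in K$, and $d=\gcd(n,m)=un+vm$. Then $k\in dG\cap K=dK$, say $k=dk'$, and $k=n(uk')+m(vk')\equiv n(uk')$ mod $mK$. The image is bounded and pure, so it is a summand (Kulikov). Hence the map $K/mK\to L$ induced by $\psi$ extends to $G/mG\to L$. Compose with $G\to G/mG$. $\square$

## 4. A rigid extension of a countable group by an $\aleph_1$-free group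

A group is *$\aleph_1$-free* if all its countable subgroups are free. Free groups are $\aleph_1$-free, and so is $\mathbb Z^\omega$, by Specker.

**Proposition 4.1.** For every countable $K_0$ there is an extension $0\to K_0\to K_1\xrightarrow{q}Q\to0$ with $|Q|=\mathfrak c$ such that

1. $Q$ is torsion-free and $\aleph_1$-free;
2. $\mathrm{Hom}(K_1,Q)=\mathbb Zq$;
3. if $L$ is countable and reduced and $\psi:K_1\to L$, then $m\psi(K_0)=0$ for some $m\ge1$.

The plan is to take $Q$ inside a completion of a free group $P$ of countable rank, generated over $P$ by infinite sums along branches of a binary tree. A list of $\mathfrak c$ tasks contains all maps that would violate (2) or (3), and each branch kills one task.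

**Setup.** Let $P$ be free on $\{e_\nu:\nu\in2^{<\omega}\}$, and $P_{<k}$ the span of the $e_\nu$ with $|\nu|<k$. Let $P^\wedge$ be the $\mathbb Z$-adic completion: the group of families $(c_\nu)\in\prod_\nu\hat{\mathbb Z}$ such that for each $n\ge1$ almost all $c_\nu$ lie in $n\hat{\mathbb Z}$. It is a torsion-free $\hat{\mathbb Z}$-module, and $P$ is pure in it because $\hat{\mathbb Z}/\mathbb Z$ is torsion-free. Sums $\sum_kk!\,w_k$ with $w_k\in P^\wedge$ converge in $P^\wedge$: for given $n$ all terms with $k\ge n$ lie in $nP^\wedge$. For $\eta\in2^\omega$ and $\pi\in\prod_kP_{<k}$ put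
$$y^{(k)}_{\eta,\pi}=\sum_{j\ge k}\frac{j!}{k!}\bigl(e_{\eta|j}+\pi(j)\bigr),\qquad y_{\eta,\pi}=y^{(0)}_{\eta,\pi},\qquad y^{(k)}_{\eta,\pi}-(k+1)y^{(k+1)}_{\eta,\pi}=e_{\eta|k}+\pi(k).\tag{4.1}$$
Iterating (4.1) gives $y=\sum_{k<n}k!(e_{\eta|k}+\pi(k))+n!\,y^{(n)}$; in particular $k!\,y^{(k)}\in y+P$.

**Step A: different branches are independent.** *For distinct $\eta_1,\dots,\eta_r$ and any $\pi_i$, the $y_i=y_{\eta_i,\pi_i}$ are $\mathbb Q$-independent modulo $P\otimes\mathbb Q$.* Clearing denominators, let $\sum c_iy_i\in P$ with $c_i\in\mathbb Z$. Let $k$ be so large that the $\eta_i|k$ are distinct. In $\sum c_iy_i$ the coefficient of $e_{\eta_1|k}$ gets $c_1k!$ from the branch $\eta_1$, nothing from the other branches, nothing from $\pi_i(j)$ with $j\le k$ (as $\pi_i(j)\in P_{<j}$), and a multiple of $(k+1)!$ from $\pi_i(j)$ with $j>k$. So it is $\equiv c_1k!$ mod $(k+1)!\hat{\mathbb Z}$. It is $0$ for large $k$, so $(k+1)\mid c_1$ for all large $k$, and $c_1=0$. The same argument applies to each $c_i$.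

For a family $\mathcal Y=\{(\eta_i,\pi_i)\}$ with distinct $\eta_i$ let $Q(\mathcal Y)\le P^\wedge$ be generated by $P$ and all $y_i^{(k)}$. By (4.1), $y_i^{(k)}\equiv(k+1)\cdots(k+n)\,y_i^{(k+n)}$ mod $P$, and the product is divisible by $n$; so $Q(\mathcal Y)/P$ is divisible. Hence $Q(\mathcal Y)$ is pure in $P^\wedge$: if $nw\in Q(\mathcal Y)$, write $nw=nv+x$ with $v\in Q(\mathcal Y)$, $x\in P$; then $n(w-v)\in P$, so $w-v\in P$ since $P$ is pure. As $k!\,y_i^{(k)}\in y_i+P$, it follows that
$$Q(\mathcal Y)=P^\wedge\cap\mathrm{span}_{\mathbb Q}(P,\,y_i).\tag{4.2}$$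

**Step B: $Q(\mathcal Y)$ is $\aleph_1$-free.** A countable subgroup lies in $Q(\mathcal Y_J)$ for a countable set $J$ of indices. Enumerate $J$, and choose $n_i$ so large that $\eta_i|n_i\ne\eta_{i'}|n_i$ for the finitely many earlier $i'$. Then the sets $\{\eta_i|k:k\ge n_i\}$ are pairwise disjoint: if $\eta_i|k=\eta_{i'}|k$ with $i'$ earlier and $k\ge n_i$, then $\eta_i|n_i=\eta_{i'}|n_i$. Let $N$ be their union. We show that
$$\{y^{(k)}_i:i\in J,\ k\ge n_i\}\cup\{e_\nu:\nu\notin N\}$$
is a basis of $Q(\mathcal Y_J)$.

*Generation.* We get $e_\nu$ by induction on $|\nu|$. If $\nu\notin N$ there is nothing to do. If $\nu=\eta_i|k$ with $k\ge n_i$, then $e_\nu=y_i^{(k)}-(k+1)y_i^{(k+1)}-\pi_i(k)$ with $\pi_i(k)\in P_{<k}$. Then (4.1) gives $y_i^{(k)}$ for $k<n_i$ by descending recursion.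

*Independence.* Let $\sum a_{i,k}y_i^{(k)}+\sum b_\nu e_\nu=0$ be a finite relation among these elements, and let $M$ be at least every $k$ and every $n_i$ occurring. Put $c_{i,j}=\sum_{n_i\le k\le j}a_{i,k}\,j!/k!$. Expanding each $y_i^{(k)}$ up to level $M$, the relation becomes
$$\sum_ic_{i,M}\,y_i^{(M)}+\sum_i\sum_{n_i\le j<M}c_{i,j}\bigl(e_{\eta_i|j}+\pi_i(j)\bigr)+\sum b_\nu e_\nu=0.$$
By Step A, $c_{i,M}=0$ for all $i$. If some $c_{i,j}\ne0$ with $j<M$, take such a pair with $j$ maximal and look at the coefficient of $e_{\eta_i|j}$. The $\pi_{i'}(j')$ with nonzero coefficient have $j'\le j$, so they lie in $P_{<j}$. The node $\eta_i|j\in N$ arises from only one pair, and the third sum uses only $\nu\notin N$. So the coefficient is $c_{i,j}\neq0$, a contradiction. Hence all $c_{i,j}=0$. Since $c_{i,n_i}=a_{i,n_i}$ and $c_{i,j}=j\,c_{i,j-1}+a_{i,j}$, all $a_{i,k}=0$, and then all $b_\nu=0$.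

**Step C: $\aleph_1$-free subgroups contain no $\hat{\mathbb Z}$-lines.** *Let $S\le P^\wedge$ be $\aleph_1$-free. Then $S$ contains no nonzero subgroup divisible by some prime $\ell$. In particular, $n\hat{\mathbb Z}w\subseteq S$ with $n\ge1$ implies $w=0$.* From a nonzero element of an $\ell$-divisible subgroup, successive division by $\ell$ yields a countable nonzero $\ell$-divisible subgroup, which is not free. If $w\ne0$, its component $w_p$ under $\hat{\mathbb Z}=\prod_p\mathbb Z_p$ is nonzero for some $p$, and $n\mathbb Z_pw_p\subseteq n\hat{\mathbb Z}w$ is nonzero and divisible by every prime $\ell\ne p$.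

**Step D: a system of equations without solution.** This step is for (3). For a group $L$ define $\partial_L:L^\omega\to L^\omega$ by $\partial_L(y)_k=y_k-(k+1)y_{k+1}$. *If $L$ is countable reduced and $\psi:K_0\to L$ has unbounded image, then for every $c\in L^\omega$ there is $\zeta\in K_0^\omega$ with $c+\psi\zeta\notin\mathrm{im}\,\partial_L$.*

Suppose this fails for $c$. Taking $\zeta=0$ gives $c\in\mathrm{im}\,\partial_L$, so $M^\omega\subseteq\mathrm{im}\,\partial_L$ for $M=\psi(K_0)$. The map $\partial_L$ is injective: if $\partial_L(y)=0$, then $y_k=(k+1)\cdots(k+n)\,y_{k+n}$ for all $k,n$, so $\{y_k\}$ generates a divisible group, and $y=0$. Give $L$ the discrete topology. Then $\partial_L$ restricts to a continuous bijective homomorphism of Polish groups $\partial_L^{-1}(M^\omega)\to M^\omega$, and such a map is a homeomorphism (open mapping theorem for Polish groups). By continuity of the inverse at $0$ there is $k$ such that $m\in M^\omega$, $m_0=\dots=m_k=0$ and $\partial_Ly=m$ imply $y_0=0$. For $\mu\in M$ let $m$ have the single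 nonzero entry $\mu$, at place $k+1$. Its unique solution has $y_j=0$ for $j>k+1$, $y_{k+1}=\mu$, and $y_j=(j+1)y_{j+1}$ for $j\le k$, so $y_0=(k+1)!\,\mu$. Hence $(k+1)!\,M=0$, a contradiction.

**Step E: the recursion over the tasks.** Let $\hat P=K_0\oplus P$ with projection $\hat q:\hat P\to P$. A *task of type I* is a homomorphism $\varphi:\hat P\to P^\wedge$ that is not of the form $s\hat q$, $s\in\mathbb Z$. A *task of type II* is a homomorphism $\psi:\hat P\to L$ with $L$ a countable reduced group with universe $\subseteq\omega$ and $\psi(K_0)$ unbounded. There is at least one task, and at most $\mathfrak c$; enumerate them, with repetitions, as $(\mathcal T_\xi)_{\xi<\mathfrak c}$.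

By recursion we choose distinct $\eta_\xi\in2^\omega$ and $\kappa_\xi\in\prod_k(K_0\oplus P_{<k})$. Let $\pi_\xi$ be the $P$-part of $\kappa_\xi$ and $y_\xi=y_{\eta_\xi,\pi_\xi}$. At type I stages we also define $z_\xi\in P^\wedge$. Put $V_\xi=\mathrm{span}_{\mathbb Q}(P,y_\iota:\iota<\xi)\subseteq P^\wedge\otimes\mathbb Q$. We maintain
$$z_\iota\notin V_\xi\quad\text{for all type I }\iota<\xi.\tag{4.3}$$
At limits this is automatic, since there $V_\xi$ is the union of the earlier $V$'s.

*Choice of the branch at stage $\xi$.* Choose $\eta=\eta_\xi$ unused and such that for no $\pi$ and no type I $\iota<\xi$ is $z_\iota\in V_\xi+\mathbb Qy_{\eta,\pi}$. This is possible: as $z_\iota\notin V_\xi$, such a membership forces $y_{\eta,\pi}\in V_\xi+\mathbb Qz_\iota$, a space of dimension $1$ over $V_\xi$. By Step A, elements $y_{\eta,\pi},y_{\eta',\pi'}$ for two unused branches $\eta\ne\eta'$ are independent modulo $V_\xi$. So each $\iota$ excludes at most one unused branch, and in all fewer than $\mathfrak c$ branches are excluded.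

*Type II, task $\psi$.* Take $P$-part $\pi=0$ and, by Step D with $c=(\psi(e_{\eta|k}))_k$, a $\kappa=\zeta\in K_0^\omega$ with $(\psi(e_{\eta|k}+\zeta(k)))_k\notin\mathrm{im}\,\partial_L$.

*Type I, task $\varphi$.* **Claim.** Some $\kappa$, with $P$-part $\pi$, satisfies
$$z:=\sum_kk!\,\varphi\bigl(e_{\eta|k}+\kappa(k)\bigr)\notin V_\xi+\mathbb Qy_{\eta,\pi}.$$
We then use this $\kappa$ and put $z_\xi=z$. To prove the claim, suppose that no $\kappa$ works. Let $V'=V_\xi+\mathbb Qy_{\eta,0}$; by (4.2) and Step B, $V'\cap P^\wedge$ is $\aleph_1$-free. Note that every element of $\hat{\mathbb Z}$ has the form $\sum_kk!\,\varepsilon_k$ with $\varepsilon_k\in\mathbb Z$ (choose the $\varepsilon_k$ one after the other, modulo $(k+1)!$), and likewise $\{\sum_{k\ge l+1}k!\,\varepsilon_k\}=(l+1)!\,\hat{\mathbb Z}$.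

First case: $\varphi(x)=w\ne0$ for some $x\in K_0$. Use $\kappa(k)=\varepsilon_kx$, $\varepsilon\in\mathbb Z^\omega$; here $\pi=0$. All resulting $z$ lie in $V'$. Subtracting the one for $\varepsilon=0$ gives $(\sum k!\,\varepsilon_k)w\in V'$ for all $\varepsilon$, so $\hat{\mathbb Z}w\subseteq V'\cap P^\wedge$. This contradicts Step C.

Second case: $\varphi|K_0=0$. Let $\hat\varphi:P^\wedge\to P^\wedge$ be the continuous, $\hat{\mathbb Z}$-linear extension of $\varphi|P$. Then $z=\hat\varphi(y_{\eta,\pi})$, so for each $\pi$ there is $r_\pi\in\mathbb Q$ with $\hat\varphi(y_{\eta,\pi})-r_\pi y_{\eta,\pi}\in V_\xi$. Let $\mathcal S$ be the group of all $s_\pi=\sum_kk!\,\pi(k)$, so $y_{\eta,\pi}=y_{\eta,0}+s_\pi$. As $\hat\varphi(y_{\eta,0})\in V'$ (the case $\pi=0$) and $y_{\eta,0}\in V'$, we get $\hat\varphi(s_\pi)-r_\pi s_\pi\in V'$. So the $\mathbb Q$-linear map $T(s)=\hat\varphi(s)+V'$ on $\mathbb Q\mathcal S$ satisfies $T(s)\in\mathbb Q(s+V')$ for every $s$. In particular $T$ vanishes on $\mathbb Q\mathcal S\cap V'$, and it induces a linear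 map $(\mathbb Q\mathcal S+V')/V'\to(P^\wedge\otimes\mathbb Q)/V'$ that sends each vector to a multiple of itself. Such a map is multiplication by one scalar: for independent $v,v'$ compare the multiples of $v$, $v'$ and $v+v'$. (If the space is $0$, any scalar will do.) Call it $r=m/n$ with $m\in\mathbb Z$, $n\ge1$. Thus $(\hat\varphi-r)(\mathcal S)\subseteq V'$.

Let $|\nu|=l$. With $\pi(k)=\varepsilon_ke_\nu$ for $k\ge l+1$ and $\pi(k)=0$ for $k\le l$ we see $\mathcal S\supseteq(l+1)!\,\hat{\mathbb Z}e_\nu$. Hence $(l+1)!\,\hat{\mathbb Z}\cdot(n\hat\varphi-m)(e_\nu)\subseteq V'\cap P^\wedge$, and $n\varphi(e_\nu)=me_\nu$ by Step C. Comparing coefficients at $\nu$, $n\mid m$ in $\hat{\mathbb Z}$, hence in $\mathbb Z$. So $r\in\mathbb Z$ and $\varphi=r\hat q$, contradicting that $\varphi$ is a task. This proves the claim.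

In all cases (4.3) holds for $\xi+1$: for $\iota<\xi$ by the choice of $\eta$, and for $\iota=\xi$ by the claim.

**Step F: the extension.** Let $Q=Q(\{(\eta_\xi,\pi_\xi)\}_{\xi<\mathfrak c})$. Let $K_1$ be generated by $\hat P$ and symbols $\hat y^{(k)}_\xi$ with relations
$$\hat y^{(k)}_\xi-(k+1)\hat y^{(k+1)}_\xi=e_{\eta_\xi|k}+\kappa_\xi(k).\tag{4.4}$$
The embedding of $\hat P$ into its divisible hull extends to $K_1$, since we can solve (4.4) recursively for the images of the $\hat y_\xi^{(k)}$; so $\hat P\le K_1$. Clearly $K_1/\hat P\cong\bigoplus_\xi\mathbb Q$. Define $q:K_1\to Q$ by $q|K_0=0$, $e_\nu\mapsto e_\nu$, $\hat y^{(k)}_\xi\mapsto y^{(k)}_\xi$; this respects (4.4) by (4.1). The induced map $K_1/\hat P\to Q/P$ is onto, and injective by Step A. As $q|\hat P=\hat q$ maps onto $P$ with kernel $K_0$, the map $q$ is onto and $\ker q=K_0$.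

(1) is Step B, and $|Q|=\mathfrak c$ because the $y_\xi$ are distinct by Step A and $|P^\wedge|\le\mathfrak c$.

(2) Let $\varphi\in\mathrm{Hom}(K_1,Q)$. Suppose $\varphi|\hat P$ is not of the form $s\hat q$; then it is a type I task $\mathcal T_\xi$. Iterating (4.4), $\varphi(\hat y^{(0)}_\xi)=\sum_{k<n}k!\,\varphi(e_{\eta_\xi|k}+\kappa_\xi(k))+n!\,\varphi(\hat y^{(n)}_\xi)$ for all $n$, so $z_\xi=\varphi(\hat y^{(0)}_\xi)\in Q\subseteq\bigcup_{\zeta<\mathfrak c}V_\zeta$, contradicting (4.3). So $\varphi|\hat P=s\hat q$, and $\varphi-sq$ factors through the divisible group $K_1/\hat P$. As $Q$ is $\aleph_1$-free, it is reduced, so $\varphi=sq$.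

(3) If $\psi(K_0)$ were unbounded, then, after renaming $L$, $\psi|\hat P$ would be a type II task $\mathcal T_\xi$. But $y_k=\psi(\hat y_\xi^{(k)})$ solves $\partial_L(y)=(\psi(e_{\eta_\xi|k}+\kappa_\xi(k)))_k$ by (4.4), a contradiction. $\square$

## 5. Cancelling over the rigid extension controls $G_0\cap H_0$

**Proposition 5.1.** Let $A$ be countable and $\mathfrak c$-cancellable. Let $X_0=A_1\oplus G_0=A_2\oplus H_0$ be countable with $A_1\cong A_2\cong A$ and $H_0$ reduced, and $K_0=G_0\cap H_0$. Then there are an isomorphism $\theta_0:G_0\to H_0$, $s\in\{1,-1\}$ and $m\ge1$ with $m(\theta_0(k)-sk)=0$ for all $k\in K_0$.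

*Proof.* **Step 1: glue.** Take $K_1$ from Proposition 4.1, and let $X_1$ be the amalgam of $X_0$ and $K_1$ over $K_0$, that is, $(X_0\oplus K_1)/\{(k,-k):k\in K_0\}$; in it $X_0\cap K_1=K_0$. Put $G_1=G_0+K_1$, $H_1=H_0+K_1$. Then $X_1=A_1\oplus G_1$: if $a=g+k$ with $a\in A_1$, $g\in G_0$, $k\in K_1$, then $k\in X_0\cap K_1=K_0\subseteq G_0$, so $a\in A_1\cap G_0=0$. Likewise $X_1=A_2\oplus H_1$. As $|G_1|,|H_1|\le\mathfrak c$, there is an isomorphism $\theta:G_1\to H_1$. Put $\theta'=\theta^{-1}$. We have $G_0\cap K_1=K_0=H_0\cap K_1$; so $q$ extends to maps $G_1\to G_1/G_0=K_1/K_0=Q$ and $H_1\to H_1/H_0=Q$, also called $q$.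

**Step 2: on $Q$, $\theta$ is a sign.** By (2) of Proposition 4.1, $q\theta|K_1=cq$ and $q\theta'|K_1=c'q$ with $c,c'\in\mathbb Z$. For $k\in K_1$ write $\theta(k)=h+k'$ with $h\in H_0$, $k'\in K_1$. Then $q(k')=cq(k)$. Applying $q\theta'$ to $\theta(k)=h+k'$ gives $q(k)=q\theta'(h)+c'c\,q(k)$. So $(1-c'c)Q\subseteq q\theta'(H_0)$ is countable. As $Q$ is torsion-free and uncountable, $c'c=1$. Put $s=c=\pm1$.

**Step 3: correct $\theta$ so that it maps $G_0$ to $H_0$.** The image of $q\theta|G_0$ is a countable subgroup of $Q$, hence free, so $q:K_1\to Q$ splits over it. This gives $t:G_0\to K_1$ with $qt=q\theta|G_0$ and $\ker t\supseteq\ker(q\theta|G_0)\supseteq K_0$. Extend $t$ to $G_1$ by $t|K_1=0$; this is consistent, since $G_0\cap K_1=K_0$. Then $t^2=0$, so $1-st\in\mathrm{Aut}(G_1)$ with inverse $1+st$. Let $\theta_1=\theta(1-st)$. On $G_0$ we have $q\theta_1=q\theta-s\,q\theta t=q\theta-sc\,qt=0$, so $\theta_1(G_0)\subseteq H_0$. On $K_1$ we have $\theta_1=\theta$, so the induced map $Q=G_1/G_0\to H_1/H_0=Q$ is multiplication by $s$,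 a bijection. Hence $\theta_0=\theta_1|G_0:G_0\to H_0$ is an isomorphism: if $h\in H_0$ and $h=\theta_1(g)$, then $s\,q(g)=q(h)=0$, so $g\in G_0$.

**Step 4: bound the error.** For $k\in K_1$ we have $q(\theta_1(k)-sk)=0$, so $(\theta_1-s)|K_1$ has values in $\ker(q|H_1)=H_0$, which is countable and reduced. By (3) there is $m\ge1$ with $m(\theta_1-s)(K_0)=0$, and $\theta_1=\theta_0$ on $K_0$. $\square$

## 6. Units modulo maps through sums of finite cyclic groups

The bounded error, and the auxiliary group that will make $\beta$ onto, leave errors of the following kind.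

**Definition.** For $E=\mathrm{End}(A)$ let $\mathfrak t\subseteq E$ be the set of those $e$ that factor through a direct sum of finite cyclic groups. It is an ideal; for sums use the direct sum of the two middle groups.

For $A=\mathbb Z_{(p)}$ we have $\mathfrak t=0$, and for $A=\bigoplus_p\mathbb Z(p)$ we have $\mathfrak t=E$. In the second example the middle group can be infinite although every $U^p_n(A)$ is finite; so a finiteness argument for each $(p,n)$ will have to be assembled over infinitely many pairs.

**Proposition 6.1.** Let $A$ be countable with all $U^p_n(A)$ finite. If $\alpha=1-e$ with $e\in\mathfrak t$, and $\alpha a+fb=1$, then $\alpha+fy\in\mathrm{Aut}(A)$ for some $y\in E$.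

*Proof.* Write $e=\pi\gamma$ with $\gamma:A\to W$, $\pi:W\to A$. Since $\gamma(A)$ is countable, we may take $W$ to be a countable direct sum of cyclic groups of prime power order. Below $U$ runs over all $U^p_n$. We need a realization principle.

(R) *Any family of linear maps $z_U:U(W)\to U(A)$, one for each $U$, is induced by some $z:W\to A$.* A basis of $U^p_n(W)$ is given by the classes of $p^{n-1}w$, with $w$ ranging over the basis elements of $W$ of order $p^n$. Let $z(w)=x$, where $p^nx=0$ and $p^{n-1}x$ represents $z_U[p^{n-1}w]$.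

**Step 1: make all $\alpha_U$ bijective.** Let $f'=fbe=\pi_1\gamma$ with $\pi_1=fb\pi$. Then $\alpha(1+ae)+f'=\alpha+(\alpha a+fb)e=\alpha+e=1$, so $\mathrm{im}\,\alpha_U+\mathrm{im}\,f'_U=U(A)$. Let $N=\ker\gamma_U$. As $\alpha_U=1-\pi_U\gamma_U$ is the identity on $N$, $N\cap\ker\alpha_U=0$. Choose a linear $y_U:U(A)\to U(A)$ that is zero on a complement of $\ker\alpha_U$ containing $N$, and such that $f'_Uy_U$ maps $\ker\alpha_U$ isomorphically onto a complement of $\mathrm{im}\,\alpha_U$ contained in $\mathrm{im}\,f'_U$; the dimensions agree since $U(A)$ is finite. Then $\alpha_U+f'_Uy_U$ is bijective. As $y_U$ kills $\ker\gamma_U$, $y_U=z_U\gamma_U$ for some linear $z_U$. Take $z$ from (R), $y=z\gamma$ and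
$$\alpha^1=\alpha+f'y=1-(\pi-\pi_1\gamma z)\gamma.$$
All $\alpha^1_U$ are bijective, and $\alpha^1a+f(b-beya)=\alpha a+f'ya+fb-f'ya=1$. If $\alpha^1+fy'$ is a unit, then so is $\alpha+f(bey+y')$, which is the same element. So we may replace $\pi$ by $\pi-\pi_1\gamma z$, $e$ by the new $\pi\gamma$, $\alpha$ by the new $1-e$, and $b$ by $b-beya$, and assume that all $\alpha_U$ are bijective.

**Step 2: make $a_U=\alpha_U^{-1}$.** Let $z'$ induce the maps $\alpha_U^{-1}\pi_U$, by (R), and $g=1+z'\gamma$. Then $g_U=1+\alpha_U^{-1}\pi_U\gamma_U=1+\alpha_U^{-1}(1-\alpha_U)=\alpha_U^{-1}$. Replace $(a,b)$ by $(a+(1-a\alpha)g,\ b-b\alpha g)$. Still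
$$\alpha\bigl(a+(1-a\alpha)g\bigr)+f(b-b\alpha g)=1+\bigl(\alpha-(\alpha a+fb)\alpha\bigr)g=1,$$
and the new $a_U$ is $a_U+(1-a_U\alpha_U)\alpha_U^{-1}=\alpha_U^{-1}$.

**Step 3: reduce to two units.** It suffices to find $t\in E$ such that $\alpha+t$ and $1+at$ are units. Indeed $\alpha+t=\alpha+(\alpha a+fb)t=\alpha(1+at)+fbt$, so $\alpha+fbt(1+at)^{-1}=(\alpha+t)(1+at)^{-1}$ is a unit.

With $t=e$ the first element is $\alpha+e=1$, but nothing is known about $1+ae$. With $t=0$ the second element is $1$, but the first is $\alpha$. The idea is to use $e$ on half of $W$ and $0$ on the other half, where the halves alternate in finite blocks, so that each of the two elements only has to be checked on finite groups.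

**Step 4: a basis of $W$ adapted to $\pi_U$ and $\gamma_U$.** Fix $U=U^p_n$. Let $W_{p,n}$ be the sum of the given cyclic summands of order $p^n$; then $U(W)=U(W_{p,n})=W_{p,n}[p]=p^{n-1}W_{p,n}$. As $U(A)$ is finite, so is $U(W)/\ker\pi_U$. Choose a finite-dimensional $Y\supseteq\gamma_U(U(A))$ with $Y+\ker\pi_U=U(W)$, and a complement $Z$ of $Y\cap\ker\pi_U$ in $\ker\pi_U$. Then $U(W)=Y\oplus Z$ and $\pi_U(Z)=0$. Take a basis of $W_{p,n}[p]$ consisting of a basis of $Y$ and one of $Z$, and lift each basis element $u$ to $x$ with $p^{n-1}x=u$. By Lemma 3.2(a) the lifts generate a direct sum of copies of $\mathbb Z(p^n)$ that is a summand of $W_{p,n}$. It contains the whole socle, so its complement, a $p$-group with zero socle, is $0$. Thus $W_{p,n}=W'_{p,n}\oplus W''_{p,n}$ with socles $Y,Z$, and $W'_{p,n}$ is finite. Call *pieces* all the groups $W'_{p,n}$ and all cyclic summands given by the new basis elements of the $W''_{p,n}$. $W$ is the direct sum of the countably many pieces, and all pieces are finite. Let $\tau=\gamma\pi$ and $\kappa=\gamma a\pi$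 in $\mathrm{End}(W)$. Then $\tau_U$ and $\kappa_U$ map $U(W)$ into $Y$ and vanish on $Z$.

**Step 5: blocks and the choice of $t$.** Group the pieces into finite blocks, $W=\bigoplus_{j\ge0}W^{(j)}$, so that for $W^{\le j}=\bigoplus_{i\le j}W^{(i)}$ we have $\tau(W^{\le j})+\kappa(W^{\le j})\subseteq W^{\le j+1}$. This is possible: $W^{\le j}$ is finite, so its images lie in a finite sum of pieces; also add the next piece of a fixed enumeration. Let $\lambda$ be the projection of $W$ onto $\bigoplus_{j\text{ even}}W^{(j)}$, and $t=\pi\lambda\gamma$.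

The map $1-\tau(1-\lambda)$ is the identity on even blocks, and an odd block $W^{(j)}$ is mapped into $W^{\le j+1}$; so for even $c$ it maps $W^{\le c}$ into itself. The map $1+\kappa\lambda$ is the identity on odd blocks, so for even $c$ it maps $W^{\le c+1}$ into itself.

**Step 6: both maps are injective on these finite groups.** An endomorphism of a finite group $X$ that is injective on all $U^p_n(X)$ is injective: filter $X[p]$ by the subgroups $X[p]\cap p^nX$, which reach $0$; the quotients are the $U^p_{n+1}(X)$, so the map is injective on each $X[p]$, and its kernel has no elements of prime order.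

Let $X$ be one of the finite groups of Step 5 and $U=U^p_n$. As $X$ is a summand of $W$, $U(X)\subseteq U(W)$, and our maps on $U(X)$ are restrictions of those on $U(W)$. Since $X$ is a sum of pieces, $U(X)$ is the sum of a subspace of $Z$ and of $Y$ (if $W'_{p,n}\subseteq X$) or $0$ (otherwise), and $\lambda_U$ respects this decomposition. On the part in $Z$, where $\tau_U$ and $\kappa_U$ vanish, our maps are the identity. If $W'_{p,n}\subseteq X$, this piece lies in one block, so $\lambda_U$ is $0$ or $1$ on $Y$, and $Y$ is mapped into itself by the identity or by $1-\gamma_U\pi_U$, respectively $1+\gamma_Ua_U\pi_U$. These are injective on $Y$: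

- If $y=\gamma_U\pi_Uy$, then $x=\pi_Uy$ satisfies $x=e_Ux$, that is, $\alpha_Ux=0$. So $x=0$ and $y=\gamma_Ux=0$.
- If $y=-\gamma_Ua_U\pi_Uy$, then $x=\pi_Uy$ satisfies $x=-e_Ua_Ux=-(1-\alpha_U)\alpha_U^{-1}x=-\alpha_U^{-1}x+x$. So $x=0$ and $y=-\gamma_Ua_Ux=0$.

**Step 7: back to $A$.** By Step 6 both maps are bijective on finite subgroups that exhaust $W$, so they are automorphisms of $W$. Recall that $1-xy$ is invertible iff $1-yx$ is (if $u=(1-xy)^{-1}$, then $1+yux$ is the inverse of $1-yx$). Applied to $1-\gamma\cdot\pi(1-\lambda)$ and $1+\gamma\cdot a\pi\lambda$, this shows that $1-\pi(1-\lambda)\gamma=\alpha+t$ and $1+a\pi\lambda\gamma=1+at$ are automorphisms of $A$. By Step 3 we are done. $\square$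

## 7. Cancellation forces stable range one

**Theorem 7.1.** Let $A$ be countable and reduced with $\mathrm{Hom}(A,\mathbb Z)=0$. Then $A$ is cancellable iff $E=\mathrm{End}(A)$ has sr1; and $\mathfrak c$-cancellability already implies sr1.

"If" is Theorem 2.1. From now on $A$ is $\mathfrak c$-cancellable. By Lemma 3.2(a) all $U^p_n(A)$ are finite. Let $J=J(E)$ be the Jacobson radical and $\bar E=E/J$. We use the standard facts that an element of $E$ that is a unit modulo $J$ is a unit, that nil one-sided ideals lie in the radical, and that $J(\epsilon E\epsilon)=\epsilon J\epsilon$ for an idempotent $\epsilon$.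

**Lemma 7.2.** For $\ell\ge1$ let $N=\{h\in E:\ell h=0\}$. Then the image $\bar N$ of $N$ in $\bar E$ is a finite ideal with an identity $\varepsilon$, which is a central idempotent of $\bar E$; so $\bar E=\varepsilon\bar E\times(1-\varepsilon)\bar E$ with $\varepsilon\bar E=\bar N$.

*Proof.* **Finiteness.** Let $\ell=\prod p^{k_p}$. By Lemma 3.2(b) with $N_p=2k_p$, $A=C\oplus A_1$ with $C$ finite and $A_1$ as in Lemma 3.2(c). Let $\epsilon$ be the projection to $A_1$. The elements of $\epsilon N\epsilon$ are endomorphisms of $A_1$ killed by $\ell$, so $(\epsilon N\epsilon)^2=0$ by Lemma 3.2(c). This is a square-zero ideal of $\epsilon E\epsilon$, so it lies in $J(\epsilon E\epsilon)=\epsilon J\epsilon\subseteq J$. Thus $\bar\epsilon\bar N\bar\epsilon=0$. The one-sided ideals $\bar\epsilon\bar N$ and $\bar N\bar\epsilon$ then have square $0$, so they lie in $J(\bar E)=0$. Hence $\bar N=(1-\bar\epsilon)\bar N(1-\bar\epsilon)$ is a quotient of a subgroup of the finite group $(1-\epsilon)E(1-\epsilon)=\mathrm{End}(C)$.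

**Identity.** This is the Wedderburn–Artin theorem for the finite ring $\bar N$ with zero radical; here is a direct argument. Choose an idempotent $\varepsilon\in\bar N$ with $|\varepsilon\bar N\varepsilon|$ maximal. Suppose $(1-\varepsilon)\bar N(1-\varepsilon)\subseteq\bar N$ contains a non-nilpotent element. As $\bar N$ is finite, some power of it is a nonzero idempotent $\varepsilon'$. Since $\varepsilon\varepsilon'=\varepsilon'\varepsilon=0$, $\varepsilon''=\varepsilon+\varepsilon'$ is an idempotent of $\bar N$. Then $\varepsilon''\bar N\varepsilon''$ contains $\varepsilon\bar N\varepsilon$ and also $\varepsilon'\notin\varepsilon\bar N\varepsilon$, contradicting maximality. So $(1-\varepsilon)\bar N(1-\varepsilon)$ is a nil ideal of $(1-\varepsilon)\bar E(1-\varepsilon)$, which has radical $(1-\varepsilon)J(\bar E)(1-\varepsilon)=0$; hence it is $0$. As before, $(1-\varepsilon)\bar N$ and $\bar N(1-\varepsilon)$ have square $0$, so they are $0$, and $\varepsilon$ is an identity of $\bar N$.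

**Centrality.** For $x\in\bar E$ we have $\varepsilon x,x\varepsilon\in\bar N$, so $\varepsilon x=\varepsilon x\varepsilon=x\varepsilon$. Finally $\varepsilon\bar E\subseteq\bar N=\varepsilon\bar N\subseteq\varepsilon\bar E$. $\square$

**Lemma 7.3.** If $\alpha a+f=1$ in $E$, there are $y\in E$ and $e\in\mathfrak t$ with $\alpha+fy+e\in\mathrm{Aut}(A)$.

*Proof.* **Step 1: enlarge $G_0$ so that $\beta$ is onto with pure kernel.** Choose a countable $W_0=F_0\oplus W$, with $F_0$ free and $W$ a direct sum of cyclic groups of prime power order, and $\pi:W_0\to A$ such that for $n\geq 0$ every $x\in A$ with $nx=0$ lifts to some $w$ with $nw=0$. For each $x\in A$ put in a cyclic group of the same order as $x$, mapped onto $\langle x\rangle$, and decompose the finite ones into groups of prime power order. The case $n=0$ says that $\pi$ is onto. Put $G_0=A\oplus W_0$, $\beta=(f,\pi):G_0\to A$, $X_0=A\oplus G_0$, $\rho=(\alpha,\beta):X_0\to A$. With $b=\binom10:A\to G_0$ and $\sigma=\binom ab$ we have $\rho\sigma=\alpha a+f=1$. So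
$$X_0=A\oplus G_0=\sigma(A)\oplus H_0,\qquad H_0=\ker\rho,\qquad K_0=G_0\cap H_0=\ker\beta.$$
$\beta$ is onto. $K_0$ is pure in $G_0$: if $ng\in K_0$, then $n\beta(g)=0$, so $\beta(g)=\pi(w)$ with $nw=0$; then $g-w\in K_0$ and $n(g-w)=ng$. $H_0$ is reduced, because $X_0=A\oplus A\oplus F_0\oplus W$ is.

**Step 2: a completion of $(\alpha,\beta)$ with lower right entry $1$ plus a bounded map.** Take $\theta_0,s,m$ from Proposition 5.1, and let $\psi=(\theta_0-s)|K_0$, so $m\psi=0$. The map $\Theta(x,g)=\sigma(x)+\theta_0(g)$ is an automorphism of $X_0$ with $\rho\Theta(x,g)=x$, so $\Theta^{-1}=\begin{pmatrix}\alpha&\beta\\\gamma&\delta\end{pmatrix}$. For $k\in K_0$ we have $\Theta(0,k)=s(0,k)+\psi(k)$, so $\Theta^{-1}(0,k)=s(0,k)-s\,\Theta^{-1}\psi(k)$. Hence $\delta(k)=sk+\psi'(k)$ with $\psi':K_0\to G_0$, $m\psi'=0$. As $K_0$ is pure, Lemma 3.3 extends $\psi'$ to $\varphi^0\in\mathrm{End}(G_0)$ with $m\varphi^0=0$. The map $\delta-s-\varphi^0$ kills $\ker\beta$ and $\beta$ is onto $A$, so it equals $\eta\beta$ with $\eta:A\to G_0$. Subtract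 $\eta\cdot$(row 1) from row 2 of $\Theta^{-1}$ and multiply row 2 by $s$. With $\varphi=s\varphi^0$ this gives an automorphism
$$M=\begin{pmatrix}\alpha&\beta\\\gamma'&1+\varphi\end{pmatrix}\text{ of }A\oplus G_0,\qquad m\varphi=0.\tag{7.1}$$

**Step 3: remove $\varphi$ where it squares to zero.** Let $m=\prod p^{k_p}$. Write $A=C\oplus A'$ as in Lemma 3.2(b) with $N_p=2k_p$ for $p\mid m$, and $W_0=V\oplus W'$, where $V$ collects the cyclic summands of order $p^n$ with $p\mid m$, $n\le2k_p$. Then $G_0=G'\oplus\hat V$, where $G'=A'\oplus W'$ satisfies the hypothesis of Lemma 3.2(c), and $\hat V=C\oplus V$ has $m^2\hat V=0$. On $A\oplus G'\oplus\hat V$,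
$$M=\begin{pmatrix}\alpha&\beta'&\beta_V\\\gamma'_1&1+\varphi_{11}&\varphi_{12}\\{*}&{*}&{*}\end{pmatrix}.$$
As $m\varphi_{11}=0$, Lemma 3.2(c) gives $\varphi_{11}^2=0$; let $\omega=(1+\varphi_{11})^{-1}$. Right multiplication by
$$\begin{pmatrix}1&0&0\\-\omega\gamma'_1&1&-\omega\varphi_{12}\\0&0&1\end{pmatrix}$$
makes the second row $(0,1+\varphi_{11},0)$ and the first row $(\alpha_1,\beta',\beta_1)$ with
$$\alpha_1=\alpha-\beta'\omega\gamma'_1,\qquad\beta_1=\beta_V-\beta'\omega\varphi_{12}.\tag{7.2}$$
Subtracting multiples of the second row from the first and third clears the rest of the second column and changes nothing in the other columns. So $(\alpha_1,\beta_1)$ is the first row of an automorphism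
$$\Pi=\begin{pmatrix}\alpha_1&\beta_1\\c&d\end{pmatrix}\text{ of }A\oplus\hat V;\qquad\text{let }\Pi^{-1}=\begin{pmatrix}\tilde\alpha&\tilde\beta\\\tilde c&\tilde d\end{pmatrix}.$$

**Step 4: the bounded part is finite modulo $J$.** We have $\alpha_1\tilde\alpha+\beta_1\tilde c=1$ and $\tilde\alpha\alpha_1+\tilde\beta c=1$, and $\beta_1\tilde c$, $\tilde\beta c$ factor through $\hat V$, so they lie in $N=\{h\in E:m^2h=0\}$. Thus $\alpha_1$ is a unit modulo $N$. Apply Lemma 7.2 with $\ell=m^2$. The finite ring $\bar N=\varepsilon\bar E$ has sr1, so from $\alpha_1\tilde\alpha+(\beta_1\tilde c)\cdot1=1$ we get $\bar r\in\varepsilon\bar E$ such that $\varepsilon(\alpha_1+\beta_1\tilde c\,\bar r)$ is a unit of $\varepsilon\bar E$. The $(1-\varepsilon)$-component of $\alpha_1+\beta_1\tilde c\,\bar r$ is that of $\alpha_1$, a unit of $(1-\varepsilon)\bar E\cong\bar E/\bar N$. Lift $\bar r$ to $r\in E$. Then $\alpha_1+\beta_1\tilde cr$ is a unit modulo $J$, so it is in $\mathrm{Aut}(A)$.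

**Step 5: read off $y$ and $e$.** With $t=\tilde cr:A\to\hat V$, (7.2) gives
$$\alpha_1+\beta_1t=\alpha+\beta\zeta,\qquad\zeta=(-\omega\gamma'_1-\omega\varphi_{12}t,\ t):A\to G'\oplus\hat V=G_0=A\oplus W_0.$$
Write $\zeta=(y,\zeta_2)$ with respect to $A\oplus W_0$; then $\alpha+\beta\zeta=\alpha+fy+\pi\zeta_2$. Since $\mathrm{Hom}(A,\mathbb Z)=0$, also $\mathrm{Hom}(A,F_0)=0$, and $\zeta_2$ maps into $W$. So $e=\pi\zeta_2\in\mathfrak t$. $\square$

The last step is the only place in this lemma where $\mathrm{Hom}(A,\mathbb Z)=0$ is used.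

*Proof of Theorem 7.1, conclusion.* Let $\alpha a+fb=1$. Lemma 7.3, applied to $\alpha a+(fb)=1$, gives $u=\alpha+fy+e\in\mathrm{Aut}(A)$ with $y=by_0$ for some $y_0\in E$, and $e\in\mathfrak t$. Put
$$\alpha_1=(\alpha+fy)u^{-1}=1-eu^{-1},\qquad eu^{-1}\in\mathfrak t.$$
From $(\alpha+fy)a+f(b-ya)=1$ we get $\alpha_1(ua)+f(b-ya)=1$. By Proposition 6.1, $\alpha_1+fy'\in\mathrm{Aut}(A)$ for some $y'$. Hence $(\alpha_1+fy')u=\alpha+f(y+y'u)\in\mathrm{Aut}(A)$. So $E$ has sr1. $\square$

## 8. Assembling the criterion: proof of Theorem 1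

The decomposition is Lemma 3.1. By Lemma 1.1(a), $A$ is cancellable iff $F$, $D$ and $B$ are, and likewise for $\mathfrak c$-cancellable.

*The free part.* By Lemma 1.2 and Lemma 1.1(a), $F$ is cancellable if its rank is finite. Otherwise $F\cong F\oplus\mathbb Z$ and Lemma 1.1(b) applies.

*The divisible part.* If the torsion-free rank of $D$ or some $D[p]$ is infinite, then $D\cong D\oplus Y$ with $Y=\mathbb Q$ or $Y=\mathbb Z(p^\infty)$. If all are finite, $D=\mathbb Q^r\oplus\bigoplus_p\mathbb Z(p^\infty)^{r_p}$. The endomorphism rings $M_r(\mathbb Q)$ and $\prod_pM_{r_p}(\mathbb Z_p)$ of the two summands have sr1, so $D$ is cancellable by Theorem 2.1 and Lemma 1.1(a).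

*The part $B$.* It is countable and reduced with $\mathrm{Hom}(B,\mathbb Z)=0$; use Theorem 7.1.

In each case, failure of the condition already contradicts $\mathfrak c$-cancellability. So a $\mathfrak c$-cancellable $A$ satisfies 1–3, and then it is cancellable. $\square$

## 9. Transitive actions and their finite approximations

Theorem 1 has removed $G$ and $H$. But if we now simply write out sr1, we read: for all $f,\alpha,a,b$ with $\alpha a+fb=1$ there are $y$ and an inverse of $\alpha+fy$. This is $\forall\exists$ over functions, so $\Pi^1_2$ again, and the count has not improved. The existential function quantifier has to be traded for number quantifiers. The idea is to read sr1 as transitivity of a Polish group action, and to test transitivity by finite approximations.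

Let $B$ be countable and $E=\mathrm{End}(B)$ with the topology of pointwise convergence ($B$ discrete); this is a Polish ring. For $f\in E$ let
$$X_f=\{\alpha\in E:\exists a,b\in E\ \ \alpha a+fb=1\}.$$
Let $\Gamma=\mathrm{Aut}(B)\times E$ with $(v,y)(v',y')=(vv',\,yv'+y')$. Its identity is $(1,0)$, and $(v,y)^{-1}=(v^{-1},-yv^{-1})$. It is a Polish group, $\mathrm{Aut}(B)$ being a closed subgroup of the permutation group of $B$. It acts continuously on $E$ from the right by $\alpha\cdot(v,y)=\alpha v+fy$, because $(\alpha v+fy)v'+fy'=\alpha vv'+f(yv'+y')$. The set $X_f$ is invariant: if $\alpha a+fb=1$ and $\alpha'=\alpha v+fy$, then $\alpha'(v^{-1}a)+f(b-yv^{-1}a)=1$. For finite $S\subseteq B$,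
$$\Gamma_S=\{(v,y):v|S=\mathrm{id},\ y|S=0\}$$
is an open subgroup, and these form a basis at the identity.

**Lemma 9.1.** $E$ has sr1 iff for every $f$, $\Gamma$ is transitive on $X_f$.

*Proof.* Note $1\in X_f$. We show that for $\alpha\in X_f$, $1\in\alpha\Gamma$ iff $\alpha+fy$ is a unit for some $y$. If $\alpha v+fy=1$, then $\alpha+fyv^{-1}=v^{-1}$ is a unit. If $\alpha+fy=u$ is a unit, then $\alpha\cdot(u^{-1},yu^{-1})=1$. $\square$

Density of the orbits is not enough for transitivity. For example, let the discrete group $\mathbb Q$ act on $\mathbb R$ by translations: all orbits are dense, but there are many of them. What is missing there is a local condition: for the open subgroup $\{0\}$, the closure of the set $x+\{0\}$ is a point and contains no neighborhood of $x$.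

**Lemma 9.2.** $\Gamma$ is transitive on $X_f$ iff every $\alpha\in X_f$ satisfies

- (DN) $1\in\overline{\alpha\Gamma}$;
- (LD) for every finite $S$ there is a finite $S'$ such that every $\alpha'\in X_f$ with $\alpha'|S'=\alpha|S'$ is in $\overline{\alpha\Gamma_S}$.

*Proof.* ($\Rightarrow$) (DN) is clear.

**Step 1: $X_f$ is Polish.** The set $\tilde X_f=\{(\alpha,a,b):\alpha a+fb=1\}$ is closed in $E^3$. Its projection onto $X_f$ is open: let $(\alpha,a,b)\in\tilde X_f$, let $S$ be finite, and let $\alpha'\in X_f$ with $\alpha'=\alpha$ on $S\cup a(S)$, say $\alpha'a_1+fb_1=1$. We look for witnesses for $\alpha'$ close to $a,b$. Put $w=\alpha'a+fb$; then $1-w=(\alpha-\alpha')a$ vanishes on $S$. So $a'=a+a_1(1-w)$ and $b'=b+b_1(1-w)$ agree with $a,b$ on $S$, and $\alpha'a'+fb'=w+(1-w)=1$. A separable metrizable continuous open image of a Polish space is Polish (Kechris, *Classical Descriptive Set Theory*, 8.19).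

**Step 2: orbit maps are open.** By Effros' theorem (e.g. Becker–Kechris, *The Descriptive Set Theory of Polish Group Actions*, 2.2.2), for the transitive continuous action on the Polish space $X_f$ the orbit maps $\Gamma\to X_f$ are open. So $\alpha\Gamma_S$ is open in $X_f$ and contains $\alpha$. Hence some finite $S'$ is such that every $\alpha'\in X_f$ with $\alpha'|S'=\alpha|S'$ lies in $\alpha\Gamma_S$, and (LD) holds.

($\Leftarrow$) Assume (DN) and (LD) for all elements of $X_f$. Let $\alpha\in X_f$ and $B=\{b_0,b_1,\dots\}$. We move $\alpha$ and $1$ towards each other by a back-and-forth construction, so that the accumulated group elements converge. Put $x_0=\alpha$, $x'_0=1$, $G_0=H_0=1_\Gamma$. We build $x_i=x_0G_i$ and $x'_i=x'_0H_i$ with $G_{i+1}=G_ig_{i+1}$, $H_i=H_{i-1}h_i$. Write $G_i=(v_i,y_i)$, $H_i=(w_i,u_i)$. Use the finite sets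
$$T'_i=\{b_j,\,v_i^{-1}(b_j):j\le i\}\ (i\ge1),\qquad T_{i+1}=\{b_j,\,w_i^{-1}(b_j):j\le i+1\}\ (i\ge0).$$

**Step 3: start.** (LD) at $x'_0$ with $S=T_1$ gives $S'$. By (DN) for $x_0$ some $x_1=x_0g_1$ agrees with $x'_0=1$ on $S'$. So $x_1\in\overline{x'_0\Gamma_{T_1}}$.

**Step 4: from $x_i\in\overline{x'_{i-1}\Gamma_{T_i}}$ to $x'_i$.** (LD) at $x_i$ with $S=T'_i$ gives $S'$. Choose $h_i\in\Gamma_{T_i}$ such that $x'_i=x'_{i-1}h_i$ agrees with $x_i$ on $S'\cup\{b_0,\dots,b_i\}$. Then $x'_i\in\overline{x_i\Gamma_{T'_i}}$.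

**Step 5: from $x'_i\in\overline{x_i\Gamma_{T'_i}}$ to $x_{i+1}$.** (LD) at $x'_i$ with $S=T_{i+1}$ gives $S'$. Choose $g_{i+1}\in\Gamma_{T'_i}$ such that $x_{i+1}=x_ig_{i+1}$ agrees with $x'_i$ on $S'\cup\{b_0,\dots,b_i\}$. Then $x_{i+1}\in\overline{x'_i\Gamma_{T_{i+1}}}$, and we return to Step 4.

**Step 6: convergence.** Let $i\ge1$ and $g_{i+1}=(v,y)$. Then $v_{i+1}=v_iv$, $y_{i+1}=y_iv+y$ and $v_{i+1}^{-1}=v^{-1}v_i^{-1}$. Since $v$ fixes, and $y$ kills, every $b_j$ and $v_i^{-1}(b_j)$ with $j\le i$, these agree with $v_i,y_i,v_i^{-1}$ on $b_0,\dots,b_i$. So $v_i$, $v_i^{-1}$, $y_i$ converge pointwise. The limit of the $v_i$ is an automorphism, with inverse $\lim v_i^{-1}$, and $G_i\to G\in\Gamma$. In the same way $H_i\to H\in\Gamma$, as $h_i\in\Gamma_{T_i}$ with $T_i=\{b_j,w_{i-1}^{-1}(b_j):j\le i\}$. Since $x_{i+1}$ and $x'_i$ agree on $b_0,\dots,b_i$,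
$$\alpha G=\lim x_i=\lim x'_i=1\cdot H,$$
so $1=\alpha\cdot GH^{-1}\in\alpha\Gamma$. As $\alpha\in X_f$ was arbitrary, the action is transitive. $\square$

## 10. Counting quantifiers again: proof of Theorem 2

**Step 1: $D$, $R$ and conditions 1, 2.** The set of $e$ for which $\mathcal A_e$ is an abelian group is arithmetical. For such $e$ let $A=\mathcal A_e$, and $D,R$ as in Theorem 1. Uniformly in $e$, "$x\in D$" is $\Sigma^1_1$: there is $(x_n)$ with $x_0=x$ and $x_n=(n+1)x_{n+1}$ for all $n$ (such a sequence generates a divisible group). And "$x\in R$" is $\Pi^1_1$: $h(x)=0$ for all $h\in\mathrm{Hom}(A,\mathbb Z)$. So both are uniformly computable from $\mathcal O$. Conditions 1 and 2 of Theorem 1 say that $A/R$ has finite rank, and that $D$ has finite torsion-free rank and all $D[p]$ are finite. They are arithmetical in $\mathcal O$.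

**Step 2: the two orbit relations.** For condition 3 we work with $R/D\cong B$. For finite tuples from $R$ let

- $\mathrm{Au}(\bar r,\bar r')$: some $v\in\mathrm{Aut}(A)$ has $v(r_i)-r'_i\in D$ for all $i$;
- $\mathrm{En}(\bar r,\bar q)$: some $y\in\mathrm{End}(A)$ has $y(r_i)-q_i\in D$ for all $i$.

They are $\Sigma^1_1$ uniformly in $e$, hence uniformly computable from $\mathcal O$. They say exactly that some automorphism (respectively endomorphism) of $R/D$ carries the class of $\bar r$ to that of $\bar r'$ (respectively $\bar q$). Indeed, endomorphisms of $A$ map $R$ into $R$ and $D$ into $D$, and automorphisms of $A$ induce automorphisms of $R/D$. Conversely, since $A=D\oplus F\oplus B$, automorphisms of $B$ extend to $A$ by the identity on $D\oplus F$, and endomorphisms by $0$. This is the point where an existential function quantifier is absorbed: it concerns only finitely many values, so $\mathcal O$ decides it.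

**Step 3: codes for endomorphisms of $R/D$.** Code an endomorphism of $R/D$ by any $f:\omega\to\omega$ with $f(R)\subseteq R$, $f(D)\subseteq D$, and $f(x+x')-f(x)-f(x')\in D$ for $x,x'\in R$. Being a code is arithmetical in $\mathcal O$ and $f$. Every endomorphism of $R/D$ has a code, and every code determines an endomorphism, as $f(x+d)-f(x)\in f(d)+D=D$ for $x\in R$, $d\in D$. Below, function quantifiers over $\mathrm{End}(R/D)$ range over codes, tuples are finite tuples from $R$, and equalities are in $R/D$.

**Step 4: condition 3 with universal function quantifiers only.** In $\Gamma$ the components $v$ and $y$ vary independently. So "there is $(v,y)\in\Gamma$ with $\alpha v+fy=1$ on $\bar r$" says that there are $\bar r',\bar q$ with $\mathrm{Au}(\bar r,\bar r')$, $\mathrm{En}(\bar r,\bar q)$ and $\alpha(r'_i)+f(q_i)=r_i$; and similarly for $\Gamma_S$. By Lemmas 9.1 and 9.2, $\mathrm{End}(R/D)$ has sr1 iff for all $f,\alpha,a,b\in\mathrm{End}(R/D)$ with $\alpha a+fb=1$: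

- (DN) for all $\bar r$ there are $\bar r',\bar q$ with $\mathrm{Au}(\bar r,\bar r')$, $\mathrm{En}(\bar r,\bar q)$ and $\alpha(r'_i)+f(q_i)=r_i$ for all $i$; and
- (LD) for all $\bar s$ there is $\bar s'$ such that for all $\alpha',a',b'$ with $\alpha'a'+fb'=1$ and $\alpha'=\alpha$ on $\bar s'$, and all $\bar r$, there are $\bar r',\bar q$ with $\mathrm{Au}(\bar s\bar r,\bar s\bar r')$, $\mathrm{En}(\bar s\bar r,\bar0\bar q)$ and $\alpha(r'_i)+f(q_i)=\alpha'(r_i)$ for all $i$.

All function quantifiers are universal, the other quantifiers are over numbers, and the matrix is arithmetical in $\mathcal O$ and the functions. The class $\Pi^1_1(\mathcal O)$ is closed under number quantifiers; in particular $\exists n\,\forall z\,\Psi(n,z)$ is equivalent to $\forall(z_n)_n\,\exists n\,\Psi(n,z_n)$, which takes care of "there is $\bar s'$" in (LD). So condition 3 is $\Pi^1_1(\mathcal O)$, uniformly in $e$. By Theorem 1, $I\in\Pi^1_1(\mathcal O)$.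

**Step 5: $\Pi^1_1(\mathcal O)\subseteq\Delta^1_2$.** Let $n\in S\iff\forall z\,\Phi(n,z,\mathcal O)$ with $\Phi$ arithmetical. The relation "$w=\mathcal O$" is
$$\forall k\,\bigl[(k\in w\to k\in\mathcal O)\wedge(k\in\mathcal O\to k\in w)\bigr],$$
the conjunction of a $\Pi^1_1$ and a $\Sigma^1_1$ relation, so it is $\Delta^1_2$. Hence
$$n\in S\iff\exists w\,\bigl(w=\mathcal O\wedge\forall z\,\Phi(n,z,w)\bigr)\iff\forall w\,\bigl(w=\mathcal O\to\forall z\,\Phi(n,z,w)\bigr),$$
and $S$ is both $\Sigma^1_2$ and $\Pi^1_2$.

**Step 6: the conjecture fails.** By Steps 4 and 5, $I\in\Delta^1_2$; in particular $I$ is $\Pi^1_2$. If every $\Pi^1_2$ set were $m$-reducible to $I$, every $\Pi^1_2$ set would be $\Sigma^1_2$, contradicting the hierarchy theorem. So $I$ is not $\Pi^1_2$-hard, and the conjecture is false. $\square$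

Together with the quoted fact (ii), $I$ is $\Pi^1_1$-hard and lies in $\Pi^1_1(\mathcal O)\subseteq\Delta^1_2$; in particular it is neither $\Pi^1_2$-complete nor $\Sigma^1_2$-complete. The argument does not determine the exact degree of $I$ between these two bounds.
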